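# A connected graph $H$ for which $\operatorname{sat}(n,H)/n$ has no limit

All graphs are finite and simple. A *clique* is a vertex set inducing a complete graph, a *$q$-clique* is a clique with $q$ vertices, $\vee$ denotes join, and $tK_q$ is the disjoint union of $t$ copies of $K_q$. A *copy* of $H$ in $G$ is an injective map $\varphi:V(H)\to V(G)$ sending edges to edges; it need not be induced. We write $H\subset G$ if a copy exists. $N(x)$ is the neighborhood of $x$, and $N[x]=N(x)\cup\{x\}$.

## 1. Two graphs: the host $K_{16}\vee tK_q$ and the graph $H_q$

Fix an integer $q\ge 100$ and put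
$$a=16,\qquad \mu=a+\frac{q-1}{2}=\frac{q+31}{2}.$$

**The host.** The graph $K_{16}\vee tK_q$ consists of a *core* of 16 vertices and $t$ *blocks* $K_q$. The core is a clique, every core vertex is adjacent to every block vertex, and there are no edges between different blocks. It has $n=16+tq$ vertices, and its number of edges is
$$\binom{16}{2}+16tq+t\binom q2=\binom{16}2+\mu(n-16). \tag{1}$$
So it has about $\mu n$ edges, and it exists only when $n\equiv 16 \pmod q$.

**The graph $H=H_q$.** Its vertex set is a disjoint union of six cliques
$$V(H)=Y\cup Y'\cup S\cup C_1\cup C_1'\cup C_2,$$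
$$|Y|=|Y'|=q,\quad |S|=16,\quad |C_1|=q-8,\quad |C_1'|=q-33,\quad |C_2|=q-7 .$$
Inside these cliques fix

- $A\subset Y$ with $|A|=4$ and $u\in A$; $B\subset Y'$ with $|B|=4$ and $v\in B$;
- a partition $S=J_1\cup J_2$ with $|J_1|=|J_2|=8$, and vertices $t_1\in J_1$, $s_1\in J_2$;
- $C_2^0\subset C_2$ with $|C_2^0|=27$.

Besides the edges inside the six cliques, $H$ has exactly the following edges:

- the edge $uv$;
- all edges between $S$ and $A\cup B$;
- all edges between $J_1$ and $C_1$, and all edges between $t_1$ and $C_1'$;
- all edges between $J_2\setminus\{s_1\}$ and $C_2$, and all edges between $s_1$ and $C_2^0$.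

$H$ is connected: each of $Y,Y',C_1,C_1',C_2$ is a clique with an edge to the clique $S$. It has $5q-32$ vertices, which is $468$ for $q=100$.

The way to look at $H$ is to delete 16 vertices, as many as the core has, and see what is left. Three deletions matter.

- **Deleting $S$** leaves the cliques $C_1,C_1',C_2$ and the graph $P_0=H[Y\cup Y']$: two disjoint $q$-cliques joined by the single edge $uv$.
- **Deleting $A\cup B\cup J_1$** leaves the cliques $Y\setminus A$, $Y'\setminus B$, $C_1$, $C_1'$ and the graph $P_1=H[J_2\cup C_2]$. Here $(J_2\setminus\{s_1\})\cup C_2$ is a clique with $7+(q-7)=q$ vertices, and the one further vertex $s_1$ has exactly $7+27=34$ neighbors in it.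
- **Deleting $A\cup B\cup J_2$** leaves the cliques $Y\setminus A$, $Y'\setminus B$, $C_2$ and the graph $P_2=H[J_1\cup C_1\cup C_1']$. Here $J_1\cup C_1$ is a clique with $8+(q-8)=q$ vertices, $C_1'\cup\{t_1\}$ is a clique with $q-32$ vertices, the two share only $t_1$, and there are no other edges.

In each case there are no edges between the listed parts, and every listed clique has at most $q$ vertices. The reader should check this against the edge list; it is used twice below.

**What the two graphs are for.** We shall show that, among graphs that avoid $H$ but cannot be extended by any edge without creating $H$, the hosts are the only ones with few edges. Since the hosts exist for only one residue class of $n$ modulo $q$, the minimum number of edges oscillates with $n$. The next section makes this precise.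

## 2. Saturation numbers, Tuza's conjecture, and the theorem

**Definition.** Let $H$ be a fixed graph with at least one edge. A graph $G$ is *$H$-saturated* if $G$ contains no copy of $H$, but joining any pair of non-adjacent vertices of $G$ creates a copy of $H$. The *saturation number* $\operatorname{sat}(n,H)$ is the minimum number of edges in an $H$-saturated graph on $n$ vertices.

Saturated graphs exist for every $n$: start with no edges and keep adding edges that create no copy of $H$ until none can be added.

Kászonyi and Tuza (1986) proved that $\operatorname{sat}(n,H)=O(n)$ for every fixed $H$; moreover, $\operatorname{sat}(n,H)$ is bounded by a constant depending only on $H$ if $H$ has an isolated edge, and $\operatorname{sat}(n,H)=\Theta(n)$ otherwise. Tuza (1986) conjectured that for any graph $H$ the limit $\lim_{n\to\infty}\operatorname{sat}(n,H)/n$ exists. We prove that the conjecture is false.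

**Theorem.** Let $q\ge100$, $\mu=\frac{q+31}2$, and let $H=H_q$ be the connected graph of Section 1.

1. For every $0<\varepsilon<\frac1{2q+66}$ there is $n_0$ such that every $H$-saturated graph $G$ on $n\ge n_0$ vertices with $e(G)\le(\mu+\varepsilon)n$ satisfies $n\equiv16\pmod q$ and $G\cong K_{16}\vee tK_q$, where $t=(n-16)/q$.
2. Hence for all large $n\equiv16\pmod q$ we have $\operatorname{sat}(n,H)=\binom{16}2+\mu(n-16)$, with unique extremal graph $K_{16}\vee tK_q$. For each of the other $q-1$ residue classes $r$ modulo $q$,
$$\liminf_{n\to\infty,\;n\equiv r\,(q)}\frac{\operatorname{sat}(n,H)}n\ \ge\ \mu+\frac1{2q+66}.$$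

In particular $\liminf\operatorname{sat}(n,H)/n=\mu$ and $\limsup\operatorname{sat}(n,H)/n\ge\mu+\frac1{2q+66}$, so the limit does not exist and Tuza's conjecture is false.

## 3. Small cases, and two designs that fail

**The graph $2K_2$.** A triangle together with $n-3\ge1$ isolated vertices contains no two disjoint edges. Adding an edge between two isolated vertices, or between an isolated vertex and a triangle vertex, leaves a triangle edge disjoint from the new one. So this graph is $2K_2$-saturated and $\operatorname{sat}(n,2K_2)\le3$. This is the bounded case of the Kászonyi–Tuza theorem.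

**The path on three vertices.** A graph without it is a matching plus isolated vertices. It is saturated exactly when at most one vertex is isolated (an edge added at a matching edge creates the path, an edge between two isolated vertices does not). So the saturation number is $\lfloor n/2\rfloor$. Parity matters, but only in the additive constant.

**The path on four vertices.** Two isolated vertices cannot both occur in a saturated graph, since an edge added between them would be a component by itself and lie in no four-vertex path. So at least $n-1$ vertices have positive degree, and there are at least $(n-1)/2$ edges. For even $n\ge 2$ a perfect matching is saturated. For odd $n\ge3$, a triangle plus a matching on the other $n-3$ vertices is saturated: no component has four vertices, and any added edge joins two components with at least two vertices each. This has $3+(n-3)/2$ edges. Again the limit is $\frac12$.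

**First design: two cliques and a bridge.** The last example points to a plan. Let $P$ be two disjoint $q$-cliques joined by one edge (for $q=2$ this is the four-vertex path; for our $q$ it is $P_0$). Then $tK_q$ is $P$-saturated, with $\frac{q-1}2n$ edges, and it needs $q\mid n$. Could other residues be more expensive by a linear amount? They are not. Write $n=tq+r$ with $0\le r<q$ and $t\ge2$, and take $(t-1)K_q$ together with one clique $K_{q+r}$. All components have fewer than $2q$ vertices, and $P$ is connected with $2q$ vertices, so there is no copy of $P$. Non-adjacent vertices $x,y$ lie in different components, each of which contains a $q$-clique through the given vertex, so adding $xy$ creates $P$. The number of edges is $\frac{q-1}2n+O(1)$ in every residue class. The remainder $r$ hides in one slightly larger clique.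

The failure is located in $K_{q+r}$: it contains *distinct overlapping $q$-cliques*, and $P$ does not mind them. The forbidden graph has to object to two $q$-cliques sharing $i$ vertices, for every $i$ from $1$ to $q-1$, while the blocks themselves remain allowed. A single connected $H$ must therefore exclude several different configurations. This is what a core is for: if 16 core vertices are adjacent to everything, then a copy of $H$ appears as soon as, for *some* 16-set $T\subset V(H)$, the rest $H-T$ fits outside the core. Different choices of $T$ exclude different configurations.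

**Second design: a core with nothing attached to it.** Consider $H_0=H[Y\cup Y'\cup S]$. In $K_{16}\vee tK_q$, adding an edge between two blocks does create $H_0$. But for $t\ge3$ the host already contains $H_0$: map $A\cup B\cup J_1$ to the core, and $Y\setminus A$, $Y'\setminus B$, $J_2$ into three different blocks. This is legitimate because in $H_0-(A\cup B\cup J_1)$ there are no edges between these three cliques. So the host is not $H_0$-free. To repair this, the vertices of $S$ have to be anchored in large pieces, so that any part of $S$ outside the core drags more than $q$ vertices with it.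

The sets $C_1,C_1',C_2$ do both jobs. They anchor $S$ (Lemma 2), and the deletions that exposed the weakness of $H_0$ now expose $P_1$ and $P_2$. Two $q$-cliques sharing at least 34 vertices contain $P_1$, and two sharing between 1 and 33 vertices contain $P_2$, as we check in Section 7.

## 4. Why $uv$ is the cheapest edge of $H$

For an edge $fg$ of $H$ let $c(fg)$ be the number of common neighbors of $f$ and $g$ in $H$. (In $K_4$ minus an edge, the edge joining the two vertices of degree 3 has $c=2$ and every other edge has $c=1$.) If $G$ is $H$-saturated and the added edge $xy$ plays the role of $fg$, then $x$ and $y$ need at least $c(fg)$ common neighbors, and they need degrees close to those of $f$ and $g$. The purpose of the next lemma is to show that every role other than $uv$ is strictly more demanding, by an integer amount.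

**Degrees in $H$.**

- $u,v$: $(q-1)+1+16=q+16$. Other vertices of $A\cup B$: $(q-1)+16=q+15$. Remaining vertices of $Y\cup Y'$: $q-1$.
- $J_1\setminus\{t_1\}$: $15+8+(q-8)=q+15$. The vertex $t_1$: $(q+15)+(q-33)=2q-18$.
- $J_2\setminus\{s_1\}$: $15+8+(q-7)=q+16$. The vertex $s_1$: $15+8+27=50$.
- $C_1$: $(q-9)+8=q-1$. $C_1'$: $(q-34)+1=q-33$.
- $C_2^0$: $(q-8)+7+1=q$. $C_2\setminus C_2^0$: $(q-8)+7=q-1$.

**Lemma 1.** The common neighborhood of $u$ and $v$ is $S$, so $c(uv)=16=a$. Every other edge $fg$ of $H$ satisfies
$$c(fg)\ge17=a+1, \tag{2}$$
$$c(fg)+\max(\deg f,\deg g)\ge q+33=2a+q+1 . \tag{3}$$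

**Proof.** We have $N(u)=(Y\setminus\{u\})\cup\{v\}\cup S$ and $N(v)=(Y'\setminus\{v\})\cup\{u\}\cup S$, whose intersection is $S$. For the other edges we go through all types; $Y',B,v$ are treated like $Y,A,u$. Recall $q\ge100$.

1. Inside $Y$: $c\ge q-2$ and degrees are at least $q-1$; the sum is at least $2q-3\ge q+33$.
2. $s\in S$ with $u$: the common neighbors are $S\setminus\{s\}$, $A\setminus\{u\}$ and $v$, so $c=15+3+1=19$; $\deg u=q+16$ and the sum is at least $q+35$. For $s\in S$ with $u'\in A\setminus\{u\}$: the common neighbors are $S\setminus\{s\}$ and $A\setminus\{u'\}$, so $c=18$; $\deg u'=q+15$ and the sum is at least $q+33$.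
3. Inside $S$: the other 14 vertices of $S$ and the 8 vertices of $A\cup B$ are common neighbors, so $c\ge22$. At least one end is not $s_1$, so the larger degree is at least $q+15$; the sum is at least $q+37$.
4. $J_1$ to $C_1$: $c\ge(q-9)+7=q-2$, and the larger degree is at least $q+15$; the sum is at least $2q+13$.
5. Inside $C_1$: $c=(q-10)+8=q-2$, degrees $q-1$; the sum is $2q-3$.
6. $t_1$ to $C_1'$: $c=q-34\ge66$, $\deg t_1=2q-18$; the sum is at least $3q-52\ge q+33$.
7. Inside $C_1'$: $c=(q-35)+1=q-34\ge66$, degrees $q-33$; the sum is $2q-67\ge q+33$, exactly because $q\ge100$.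
8. $J_2\setminus\{s_1\}$ to $C_2$: $c\ge(q-8)+6=q-2$, and the larger degree is at least $q+16$; the sum is at least $2q+14$.
9. $s_1$ to $C_2^0$: the common neighbors are $J_2\setminus\{s_1\}$ and the rest of $C_2^0$, so $c=7+26=33$. The end in $C_2^0$ has degree $q$; the sum is at least $q+33$.
10. Inside $C_2$: $c\ge(q-9)+7=q-2$, degrees at least $q-1$; the sum is at least $2q-3$. $\square$

**Where the numbers 27, 33, 34 and 100 come from.** If $s_1$ had $m\le q-23$ neighbors in $C_2$, item 9 would read $c=6+m$ with larger degree $q$, and (3) would require $m\ge27$. So $m=27$ is the smallest allowed value, and $s_1$ then has $34$ neighbors in the $q$-clique of $P_1$: overlaps $i\le33$ are out of its reach. These must be handled by $C_1'$. If $|C_1'|=p$, an edge inside $C_1'$ has $c=p-1$ and end degrees $p$, so (3) requires $2p-1\ge q+33$, that is, $p\ge(q+34)/2$. On the other hand, fitting $C_1'$ into $Q_2\setminus Q_1$ for two $q$-cliques with overlap $33$ requires $p\le q-33$. Both are possible exactly when $q\ge100$. The same inequality shows that $C_1'$ alone could not deal with overlaps close to $q$.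

## 5. The host is $H$-saturated

The purpose of this section is the upper bound for $n\equiv16\pmod q$. Being $H$-free comes down to one statement about deletions.

**Lemma 2.** For every $T\subset V(H)$ with $|T|=16$, the graph $H-T$ has a component with more than $q$ vertices.

**Proof.** Let $J=S\setminus T$ and $j=|J|$. Since $|T\cap S|=16-j$, we have $|T\setminus S|=j\le16$.

If $j=0$, then $T=S$, and $H-T$ contains $Y\cup Y'$ with the edge $uv$, which is connected with $2q$ vertices.

Let $j\ge1$. For $s\in J_1$ put $C(s)=C_1$, and for $s\in J_2$ put $C(s)=C_2$. Each $s\in S$ has at least $27$ neighbors in $C(s)$ (the number is $q-8$ for $s\in J_1$, $q-7$ for $s\in J_2\setminus\{s_1\}$, and $27$ for $s_1$). At most $j\le16$ of them are in $T$. So each $s\in J$ has a neighbor in the clique $C(s)\setminus T$. Since $J$ is itself a clique, $J$ and all the sets $C(s)\setminus T$ with $s\in J$ lie in one component $\Gamma$ of $H-T$.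

*Case $A\not\subset T$.* A vertex of $A\setminus T$ is adjacent to all of $J$ and to the rest of the clique $Y\setminus T$, so $Y\setminus T\subset\Gamma$. Take any $s\in J$. Together $Y$ and $C(s)$ contain at most $j$ vertices of $T$, so
$$|\Gamma|\ge j+|Y\setminus T|+|C(s)\setminus T|\ge j+q+|C(s)|-j>q .$$
The case $B\not\subset T$ is the same with $Y'$ in place of $Y$.

*Case $A\cup B\subset T$.* Then $j=|T\setminus S|\ge8$, and exactly $j-8$ vertices of $T$ lie outside $S\cup A\cup B$. If $J\cap J_2\ne\emptyset$, then $C_2\setminus T\subset\Gamma$, and
$$|\Gamma|\ge j+|C_2\setminus T|\ge j+(q-7)-(j-8)=q+1 .$$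
Otherwise $J\subset J_1$. As $j\ge8=|J_1|$, we get $j=8$, $J=J_1$ and $T=A\cup B\cup J_2$. Then $\Gamma\supseteq J_1\cup C_1\cup C_1'$ (recall $t_1\in J_1$), which has $8+(q-8)+(q-33)=2q-33>q$ vertices. $\square$

**Lemma 3.** For $t\ge5$, the graph $K_{16}\vee tK_q$ is $H$-saturated.

**Proof.** Suppose it contains a copy of $H$. At most 16 vertices of $H$ are mapped into the core; enlarge this set of vertices to a set $T\subset V(H)$ with $|T|=16$. Then $H-T$ is mapped into $tK_q$, so every component of $H-T$ has at most $q$ vertices, which contradicts Lemma 2.

Non-adjacent vertices $x,y$ lie in different blocks $K,K'$. After adding $xy$, map $S$ onto the core, $Y$ onto $K$ with $u\mapsto x$, $Y'$ onto $K'$ with $v\mapsto y$, and $C_1,C_1',C_2$ into three further blocks. The edges of $H$ meeting $S$ are preserved because the core is a clique joined to everything. Among the other edges, $uv$ goes to $xy$ and all the rest lie inside $Y,Y',C_1,C_1'$ or $C_2$. So this is a copy of $H$. $\square$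

By (1), for $n=16+tq$ with $t\ge5$ we get $\operatorname{sat}(n,H)\le\binom{16}2+\mu(n-16)$.

## 6. Weights of low-degree vertices, and the blocks of a cheap saturated graph

We turn to part 1 of the Theorem. Let $G$ be $H$-saturated with at most $(\mu+\varepsilon)n$ edges. In this section we find a core and many blocks inside $G$; Section 7 shows that nothing else is there.

A first thought is to bound degrees from below and use $e(G)=\frac12\sum\deg$. For two vertices whose added edge plays the role of $uv$, the degrees in $G$ are at least $q+15$. But the average of such bounds yields only $\frac{q+15}2n=(\mu-8)n$ edges. What is lost are the edges to the core: each of these should be charged entirely to its low-degree end, not half to each end. The weight below does so.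

**Constants.** Fix $0<\varepsilon<\frac1{2q+66}$, and note $2q+66=4(\mu+1)$. Choose an integer $M$ so large that, with $\eta:=\varepsilon+\frac{2\mu(\mu+1)}M$,
$$\bigl(\mu+\tfrac12\bigr)\Bigl(1-\tfrac{2(\mu+1)}M\Bigr)>\mu+\varepsilon,\qquad \theta:=1-\tfrac{2(\mu+1)}M-4(\mu+1)\eta>0. \tag{4}$$
This is possible: as $M\to\infty$ the left side of the first inequality tends to $\mu+\frac12>\mu+\varepsilon$, and $\theta$ tends to $1-4(\mu+1)\varepsilon>0$. Let $G$ be $H$-saturated on $n$ vertices with $e(G)\le(\mu+\varepsilon)n$, where $n$ is sufficiently large in terms of $q,\varepsilon,M$.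

**Definition.** Let $\mathrm{Big}=\{x:\deg x>M\}$ and $L=V(G)\setminus\mathrm{Big}$. For $x\in L$ let $s(x)$ and $l(x)$ be the numbers of neighbors of $x$ in $\mathrm{Big}$ and in $L$, and let $w(x)=s(x)+\frac12l(x)$. Distinct $x,y\in L$ are *far* if they are non-adjacent and have no common neighbor in $L$.

For example, in the host with $M\ge q+15$ and $n-1>M$, $\mathrm{Big}$ is the core, each block vertex has $s=16$, $l=q-1$ and $w=16+\frac{q-1}2=\mu$, and two block vertices are far exactly when they lie in different blocks.

**Step 1: counting facts.** We collect what is immediate. Since $M|\mathrm{Big}|\le2e(G)\le2(\mu+1)n$,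
$$|\mathrm{Big}|\le\frac{2(\mu+1)n}M .$$
In $\sum_{x\in L}w(x)$ every edge between $L$ and $\mathrm{Big}$ and every edge inside $L$ is counted once. So
$$2w(x)=s(x)+\deg(x)\in\mathbb Z,\qquad \sum_{x\in L}w(x)\le e(G). \tag{5}$$
For each $x\in L$, at most $M^2+1$ vertices $y\in L$, including $x$ itself, are not far from $x$: besides $x$ there are at most $M$ neighbors in $L$, and at most $M(M-1)$ further vertices reached by a path of length 2 through $L$.

**Step 2: far pairs have large weight.** The aim is to show that in a far pair either both weights are at least $\mu$, or one of them exceeds $\mu$. Let $x,y$ be far. As $G$ is $H$-free and $G+xy$ is not, $G+xy$ contains a copy $\varphi$ of $H$ that uses $xy$; say $\varphi(f)=x$, $\varphi(g)=y$ with $fg\in E(H)$. A common neighbor of $f$ and $g$ is mapped to a vertex other than $x,y$, joined to both by edges of $G+xy$ other than $xy$; so it is mapped to a common neighbor of $x,y$ in $G$, and such a vertex lies in $\mathrm{Big}$ because $x,y$ are far. Hence $s(x),s(y)\ge c(fg)$. Also $\deg x\ge\deg_Hf-1$ and $\deg y\ge\deg_Hg-1$, since $G+xy$ has just one more edge at each of $x,y$.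 By (5),
$$2w(x)\ge c(fg)+\deg_Hf-1,\qquad 2w(y)\ge c(fg)+\deg_Hg-1 . \tag{6}$$

- If $fg\ne uv$, then (3) gives $\max(2w(x),2w(y))\ge2a+q=2\mu+1$.
- If $fg=uv$, then $s(x),s(y)\ge a$ and $\deg x,\deg y\ge a+q-1$, so $2w(x),2w(y)\ge2a+q-1=2\mu$.

**Step 3: two far vertices of weight at most $\mu$.** The aim is to read off their neighborhoods exactly. Let
$$L_0=\{x\in L:w(x)\le\mu\}.$$
Since $2w(x)$ and $2\mu=q+31$ are integers, $w(x)\ge\mu+\frac12$ for $x\in L\setminus L_0$.

Let $x,y\in L_0$ be far, with $\varphi,f,g$ as in Step 2. The first alternative is impossible, so $\{f,g\}=\{u,v\}$. In the second, $s(x)\ge a$, $\deg x\ge a+q-1$ and $s(x)+\deg x=2w(x)\le2\mu=2a+q-1$ force equality: $s(x)=a$, $l(x)=q-1$, $w(x)=\mu$; likewise for $y$. By Lemma 1, $S$ is the common neighborhood of $u$ and $v$, so $\varphi(S)\subset N(x)\cap N(y)\subset\mathrm{Big}\cup\emptyset=\mathrm{Big}$, and $|\varphi(S)|=a=s(x)=s(y)$. Hence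
$$N(x)\cap\mathrm{Big}=\varphi(S)=N(y)\cap\mathrm{Big}, \tag{7}$$
and this set is a clique of $G$, since $x,y\notin\varphi(S)$ means that the added edge is not used inside it.

Next suppose $x=\varphi(u)$. The $q-1$ vertices of $\varphi(Y\setminus\{u\})$ are neighbors of $x$ in $G$ (the added edge goes to $y=\varphi(v)\notin\varphi(Y)$), and they lie outside $\varphi(S)=N(x)\cap\mathrm{Big}$. So they lie in $L$, and as $l(x)=q-1$ they are all of $N(x)\cap L$. Thus $\{x\}\cup(N(x)\cap L)=\varphi(Y)$, which is a $q$-clique of $G$ because the added edge is not inside $\varphi(Y)$. If $x=\varphi(v)$, the same holds with $Y'$. The same applies to $y$.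

**Step 4: every vertex of $L_0$ has a far partner in $L_0$.** This makes Step 3 apply to all of $L_0$. If $|L_0|\le M^2+1$, then (5) and Step 1 give
$$e(G)\ge\bigl(\mu+\tfrac12\bigr)\bigl(|L|-M^2-1\bigr)\ge\bigl(\mu+\tfrac12\bigr)\Bigl(\Bigl(1-\tfrac{2(\mu+1)}M\Bigr)n-M^2-1\Bigr),$$
which exceeds $(\mu+\varepsilon)n$ for large $n$ by (4), a contradiction. So $|L_0|\ge M^2+2$, and by Step 1 every $x\in L_0$ is far from some vertex of $L_0$. By Step 3, for all $x\in L_0$:
$$s(x)=a,\quad l(x)=q-1,\quad w(x)=\mu,\quad K_x:=\{x\}\cup(N(x)\cap L)\text{ is a $q$-clique.}$$

**Step 5: most vertices lie in $L_0$ together with all their $L$-neighbors.** Here the assumption on $\varepsilon$ is used. Since $w=\mu$ on $L_0$, (5) gives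
$$\sum_{y\in L\setminus L_0}(w(y)-\mu)=\sum_{x\in L}w(x)-\mu|L|\le(\mu+\varepsilon)n-\mu|L|=\varepsilon n+\mu|\mathrm{Big}|\le\eta n . \tag{8}$$
Each term on the left is at least $\frac12$. Hence $|L\setminus L_0|\le2\eta n$. Moreover, for $y\in L\setminus L_0$, using $1\le2(w(y)-\mu)$,
$$l(y)\le2w(y)=2(w(y)-\mu)+2\mu\le(2+4\mu)(w(y)-\mu).$$
Summing and using (8), there are at most $(2+4\mu)\eta n$ edges between $L_0$ and $L\setminus L_0$. Call $x\in L_0$ *good* if $N(x)\cap L\subset L_0$. A vertex of $L_0$ that is not good is an end of one of these edges, so the number of good vertices is at least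
$$n-|\mathrm{Big}|-2\eta n-(2+4\mu)\eta n\ \ge\ n-\tfrac{2(\mu+1)n}M-4(\mu+1)\eta n=\theta n .$$

**Step 6: one core for all of $L_0$.** By Step 5, $|L_0|\ge\theta n\ge2M^2+3$ for large $n$. Given $x,x'\in L_0$, at most $2(M^2+1)$ vertices fail to be far from both, so $x,x'$ have a common far partner $z\in L_0$. By (7), $N(x)\cap\mathrm{Big}=N(z)\cap\mathrm{Big}=N(x')\cap\mathrm{Big}$. So there is a set $A^*\subset\mathrm{Big}$ with
$$N(x)\cap\mathrm{Big}=A^*\ \text{ for all }x\in L_0,\qquad|A^*|=16,\qquad A^*\text{ a clique.}$$

**Step 7: blocks.** The last aim of this section is to find many blocks attached to $A^*$ only. Let $x$ be good and $y\in K_x$. Then $y\in L_0$, so $l(y)=q-1$. As $K_x\subset L$ is a $q$-clique containing $y$, we have $K_x\subset N[y]\cap L$, and both sets have $q$ elements. So $N[y]\cap L=K_x$, and with Step 6, $N(y)=(K_x\setminus\{y\})\cup A^*$.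

Let $\mathcal K$ be the set of all $q$-cliques $K\subset V(G)\setminus A^*$ such that
$$N(y)=(K\setminus\{y\})\cup A^*\quad\text{for all }y\in K. \tag{9}$$
We have shown that $K_x\in\mathcal K$ for every good $x$. Members of $\mathcal K$ are pairwise disjoint with no edges between them: if $y\in K\cap K'$, then $K\setminus\{y\}=N(y)\setminus A^*=K'\setminus\{y\}$, so $K=K'$; and if $y\in K$ is adjacent to $z\in K'$, then $z\in N(y)\setminus A^*\subset K$, so $z\in K\cap K'$ and again $K=K'$. Since every good vertex lies in a member of $\mathcal K$,
$$|\mathcal K|\ge\theta n/q\ge5\quad\text{for large }n.$$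

## 7. Nothing remains outside the core and the blocks

Let
$$R=V(G)\setminus\Bigl(A^*\cup\bigcup\mathcal K\Bigr),\qquad n=16+q|\mathcal K|+|R| . \tag{10}$$
By (9), no vertex of $R$ has a neighbor in a member of $\mathcal K$. We show $R=\emptyset$. So far only edges between far pairs were added; now we add an edge between $R$ and a block.

**Step 8: every $x\in R$ is adjacent to all of $A^*$ and lies in a $q$-clique $Q_x\subset R$.** Choose $K\in\mathcal K$ and $v_0\in K$. Then $xv_0\notin E(G)$. Since $N(v_0)=(K\setminus\{v_0\})\cup A^*$ and $x$ has no neighbor in $K$, we have $N(x)\cap N(v_0)\subset A^*$. Let $\varphi$ be a copy of $H$ in $G+xv_0$; it uses $xv_0$, say as the image of $fg\in E(H)$. As in Step 2, common neighbors of $f,g$ are mapped into $N(x)\cap N(v_0)\subset A^*$, so $c(fg)\le16$, and (2) gives $fg=uv$. Now $\varphi(S)\subset N(x)\cap N(v_0)\subset A^*$ and $|\varphi(S)|=16=|A^*|$. Hence $\varphi(S)=A^*$, and $x$ is adjacent to all of $A^*$.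

Put $Q_x=\varphi(Y)$ if $x=\varphi(u)$, and $Q_x=\varphi(Y')$ if $x=\varphi(v)$. It contains $x$ but not $v_0$, so it is a $q$-clique of $G$, and it is disjoint from $\varphi(S)=A^*$. Its vertices other than $x$ are neighbors of $x\in R$, so none of them lies in a member of $\mathcal K$. Thus $Q_x\subset R$.

**Step 9: a criterion for finding $H$.** By Step 8 and (9), the clique $A^*$ is complete to $V(G)\setminus A^*$. This gives:

**(E)** If $T\subset V(H)$, $|T|=16$, and $H-T$ embeds in $G-A^*$, then $H\subset G$.

Indeed, map $T$ bijectively to $A^*$ in any way; every edge of $H$ meeting $T$ is preserved.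

**Step 10: distinct $q$-cliques in $R$ are disjoint, with no edges between them.** This is where the three deletions of Section 1 are used. Let $Q_1\ne Q_2$ be $q$-cliques contained in $R$ and $i=|Q_1\cap Q_2|$, so $i\le q-1$. Recall that $|\mathcal K|\ge5$, that members of $\mathcal K$ are disjoint from $R$, and that in each deletion the parts listed have no edges between them.

*Disjoint, with an edge between them: $i=0$ and $xy\in E(G)$ with $x\in Q_1$, $y\in Q_2$.* Take $T=S$. Map $Y$ onto $Q_1$ with $u\mapsto x$, map $Y'$ onto $Q_2$ with $v\mapsto y$, and map $C_1,C_1',C_2$ (each with at most $q$ vertices) into three different members of $\mathcal K$. So $H-S$ embeds in $G-A^*$, and (E) gives $H\subset G$, a contradiction.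

*Large overlap: $i\ge34$.* Take $T=A\cup B\cup J_1$, which has $4+4+8=16$ vertices. Map the cliques $Y\setminus A$, $Y'\setminus B$, $C_1$, $C_1'$ into four different members of $\mathcal K$. It remains to embed $P_1=H[J_2\cup C_2]$ in $G[Q_1\cup Q_2]$. Map its $q$-clique $(J_2\setminus\{s_1\})\cup C_2$ onto $Q_1$ so that the $34$ neighbors of $s_1$ go into $Q_1\cap Q_2$, and map $s_1$ to a vertex of $Q_2\setminus Q_1$, which is nonempty since $i\le q-1$. That vertex is adjacent to all of $Q_1\cap Q_2$. By (E), $H\subset G$, a contradiction.

*Small overlap: $1\le i\le33$.* Take $T=A\cup B\cup J_2$, again 16 vertices. Map the cliques $Y\setminus A$, $Y'\setminus B$, $C_2$ into three different members of $\mathcal K$. It remains to embed $P_2=H[J_1\cup C_1\cup C_1']$. Map the $q$-clique $J_1\cup C_1$ onto $Q_1$ with $t_1$ going into $Q_1\cap Q_2$, and map $C_1'$ into $Q_2\setminus Q_1$, which has $q-i\ge q-33=|C_1'|$ vertices. The image of $C_1'\cup\{t_1\}$ lies in the clique $Q_2$, and $P_2$ has no other edges at $C_1'$. By (E), $H\subset G$, a contradiction.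

**Step 11: $R=\emptyset$.** By Step 8 the $q$-cliques contained in $R$ cover $R$; by Step 10 they are pairwise disjoint with no edges between them. So every component of $G[R]$ is the complete graph on some $q$-clique $Q$. Let $y\in Q$. Its neighbors in $R$ are $Q\setminus\{y\}$, it is adjacent to all of $A^*$ by Step 8, and it has no neighbor in any member of $\mathcal K$. So $N(y)=(Q\setminus\{y\})\cup A^*$ for all $y\in Q$, which by (9) means $Q\in\mathcal K$. But $Q\subset R$ is disjoint from all members of $\mathcal K$. Hence $R$ is empty.

By (10), $n=16+q|\mathcal K|$, so $n\equiv16\pmod q$. The set $A^*$ is a 16-clique joined to everything, and $G-A^*$ is a disjoint union of $|\mathcal K|$ cliques $K_q$. Thus $G\cong K_{16}\vee tK_q$ with $t=|\mathcal K|=(n-16)/q$. This proves part 1 of the Theorem. $\square$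

## 8. Two different limiting densities

It remains to derive part 2 and the failure of convergence from part 1 and Lemma 3.

**Step 12: the class $n\equiv16\pmod q$.** Fix any $\varepsilon$ with $0<\varepsilon<\frac1{2q+66}$, and let $n=16+tq$ be large. By Lemma 3 and (1) there is an $H$-saturated graph with $\binom{16}2+\mu(n-16)$ edges, and $\binom{16}2+\mu(n-16)\le(\mu+\varepsilon)n$ because $16\mu\ge16\cdot65.5>120=\binom{16}2$. By part 1, every $H$-saturated graph on $n$ vertices with at most that many edges is $K_{16}\vee tK_q$. Hence
$$\operatorname{sat}(n,H)=\binom{16}2+\mu(n-16),$$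
with unique extremal graph $K_{16}\vee tK_q$, and $\operatorname{sat}(n,H)/n\to\mu$ along this class.

**Step 13: the other classes.** Let $r\not\equiv16\pmod q$. For each fixed $0<\varepsilon<\frac1{2q+66}$, part 1 says that for all large $n\equiv r\pmod q$ no $H$-saturated graph on $n$ vertices has at most $(\mu+\varepsilon)n$ edges, that is, $\operatorname{sat}(n,H)>(\mu+\varepsilon)n$. So the lower limit of $\operatorname{sat}(n,H)/n$ along this class is at least $\mu+\varepsilon$ for every such $\varepsilon$, hence at least $\mu+\frac1{2q+66}$.

**Step 14: no limit.** There are finitely many residue classes. In one of them $\operatorname{sat}(n,H)/n$ tends to $\mu$, and in each of the others its lower limit is at least $\mu+\frac1{2q+66}$. Therefore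
$$\liminf_{n\to\infty}\frac{\operatorname{sat}(n,H)}n=\mu,\qquad\limsup_{n\to\infty}\frac{\operatorname{sat}(n,H)}n\ge\mu+\frac1{2q+66},$$
the limit does not exist, and Tuza's conjecture is false. $\blacksquare$

For $q=100$, where $|V(H)|=468$ and $\mu=65.5$, this says that $\operatorname{sat}(n,H)=120+65.5\,(n-16)$ for all large $n\equiv16\pmod{100}$, while in every other residue class modulo $100$ we have $\liminf\operatorname{sat}(n,H)/n\ge65.5+\frac1{266}$.
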